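\title{Gibbs measures of almost additive sequences need not be Gibbs for a continuous potential}

\begin{abstract}
On a subshift with the weak specification property, an almost additive sequence of continuous functions with bounded variation has a unique invariant Gibbs measure, and it is approximated with sublinear error by the Birkhoff sums of one continuous function. We show that this measure need not be a Gibbs measure for any continuous function. The example lives on the full shift on two symbols and records the position of the point $0$ under compositions of an irrational translation and a lift of a circle map with one repelling and one attracting fixed point. Such examples exist on every infinite subshift with weak specification and on no finite one. In the positive direction, every almost additive sequence over a continuous map of a compact metric space is approximated by Birkhoff sums of a continuous function with error at most $\varphi(n)$, for any prescribed nondecreasing unbounded $\varphi$.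
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{Gibbs measures for sequences of functions}

Let $\mathcal A$ be a finite alphabet and let $\sigma$ be the left shift, $(\sigma x)_i=x_{i+1}$, on $\mathcal A^{\{0,1,2,\dots\}}$ or on $\mathcal A^{\mathbb Z}$ with the product topology. A \emph{one-sided subshift} is a nonempty closed set $X\subset\mathcal A^{\{0,1,2,\dots\}}$ with $\sigma X\subset X$; a \emph{two-sided subshift} is a nonempty closed set $X\subset\mathcal A^{\mathbb Z}$ with $\sigma X=X$. A \emph{subshift} is either of these. It is a compact metrizable space, and $C(X)$ denotes the real continuous functions on $X$ with the norm $\|\cdot\|_\infty$. By compactness, for $f\in C(X)$ and $\varepsilon>0$ there is $R$ such that $|f(x)-f(x')|<\varepsilon$ whenever $x_i=x'_i$ for all coordinates $i$ with $|i|\le R$.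

A word is \emph{allowed} if it occurs in some point of $X$; every factor (block of consecutive letters) of an allowed word is allowed. For an allowed word $w$ of length $|w|=n$, the \emph{cylinder} $[w]$ is the set of $x\in X$ with $x_0\dots x_{n-1}=w$. It is nonempty, because an occurrence of $w$ can be shifted to position $0$. The subshift has the \emph{weak specification property} if there is $p\in\mathbb N$ such that for any allowed words $u,v$ there is a word $w$, possibly empty, with $|w|\le p$ and $uwv$ allowed.

Let $\mathcal F=(a_n)_{n\ge1}$ be a sequence in $C(X)$; in multiplicative notation $a_n=\log f_n$ with $f_n:X\to(0,\infty)$ continuous. The sequence is \emph{almost additive} if there is $C\ge0$ with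
\[
|a_{n+m}(x)-a_n(x)-a_m(\sigma^nx)|\le C\qquad(n,m\ge1,\ x\in X),
\]
and it has \emph{bounded variation} if there is $M>0$ with $e^{a_n(x)-a_n(y)}\le M$ whenever $n\ge1$ and $x_i=y_i$ for $0\le i\le n-1$. Its \emph{pressure} is
\[
P(\mathcal F)=\lim_{n\to\infty}\frac1n\log\sum_{|w|=n}\sup_{[w]}e^{a_n},
\]
the sum running over allowed words of length $n$. A $\sigma$-invariant Borel probability measure $\mu$ on $X$ is an \emph{invariant Gibbs measure for $\mathcal F$} if there is $K>0$ with
\[
K^{-1}\le\frac{\mu([x_0\dots x_{n-1}])}{\exp(-nP(\mathcal F)+a_n(x))}\le K\qquad(n\ge1,\ x\in X).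
\]
Thus $a_n(x)$ prescribes, up to a bounded factor and a normalization, the measure of the cylinder of length $n$ around $x$. Bounded variation says that the prescription hardly depends on the point chosen in the cylinder, and almost additivity says that it is multiplicative up to a bounded factor when a word is cut in two.

The basic example is the sequence of \emph{Birkhoff sums} $S_nf=\sum_{i=0}^{n-1}f\circ\sigma^i$ of a potential $f\in C(X)$, which is almost additive with $C=0$. We write $P(f)$ for its pressure, we call $\mu$ an \emph{invariant Gibbs measure for $f$} if it is one for $(S_nf)_{n\ge1}$, and we say that $f$ belongs to the \emph{Bowen class} if $(S_nf)_{n\ge1}$ has bounded variation.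

\subsection{The problem}

Let $X$ be a subshift with weak specification. Three facts are known.
\begin{enumerate}
\item[(A)] (Barreira, Mummert, Feng) If $\mathcal F$ is almost additive with bounded variation, then $\mathcal F$ has a unique invariant Gibbs measure $\mu$.
\item[(B)] (Cuneo) For such $\mathcal F=(a_n)$ there is $f\in C(X)$ with
\begin{equation}\label{eq:sublinear}
\lim_{n\to\infty}\frac1n\|a_n-S_nf\|_\infty=0 .
\end{equation}
\item[(C)] If $\mathcal F$ has a unique invariant Gibbs measure $\mu$ and some $f$ satisfying \eqref{eq:sublinear} belongs to the Bowen class (equivalently, $\mu$ is an invariant Gibbs measure for such an $f$), then $\mathcal F$ is almost additive with bounded variation.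
\end{enumerate}
The problem, posed in \cite{problem}, is whether the implication in (C) can be reversed.

\medskip
\noindent\textbf{Problem.} \emph{Let $\mathcal F$ be almost additive with bounded variation on a subshift $X$ with weak specification, and let $\mu$ be its unique invariant Gibbs measure. Is there $f\in C(X)$ satisfying \eqref{eq:sublinear} for which $\mu$ is an invariant Gibbs measure?}
\medskip

The Gibbs property survives a bounded change of the $a_n$, while \eqref{eq:sublinear} controls $a_n-S_nf$ only up to $o(n)$. Indeed, Lemma~\ref{lem:compare} shows that the answer is yes for $\mathcal F$ exactly when some $f\in C(X)$ satisfies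
\begin{equation}\label{eq:bounded}
\sup_{n\ge1}\|a_n-S_nf\|_\infty<\infty .
\end{equation}
Every sequence $S_nf+e_n$ with $\sup_n\|e_n\|_\infty\le B$ is almost additive with $C=3B$, and the question is whether, under bounded variation, there are any others.

There are good reasons to guess that there are none. If $X$ is a single point, the $a_n$ are numbers and $|a_n-n\omega|\le C$ for some $\omega$ (Lemma~\ref{lem:fekete}). For general $X$ and every horizon $m$, there is a continuous function whose Birkhoff sums are within $C+1$ of $a_n$ for all $n\le m$, with a constant that does not depend on $m$ (Lemma~\ref{lem:horizon}). A compactness argument then produces a bounded function that works for all $n$ at once (Remark~\ref{rem:tychonoff}). Only the continuity of this function is in doubt, and that is where the guess fails.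

\subsection{Results}

\begin{theorem}\label{thm:example}
Let $X$ be the one-sided or two-sided full shift on $\{0,1\}$, let
\[
g_0(t)=t+\sqrt2,\qquad g_1(t)=t+\frac1{4\pi}\sin2\pi t\qquad(t\in\mathbb R),
\]
and let $a_n(x)=g_{x_0}\circ g_{x_1}\circ\dots\circ g_{x_{n-1}}(0)$. Then $\mathcal F=(a_n)$ is almost additive with $C=1$ and has bounded variation with $M=1$, but its unique invariant Gibbs measure is not an invariant Gibbs measure for any $f\in C(X)$, whether or not \eqref{eq:sublinear} holds.
\end{theorem}

So the answer to the Problem is no. The next theorem determines the subshifts on which it is yes.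

\begin{theorem}\label{thm:classify}
Let $X$ be a subshift with weak specification.
\begin{enumerate}
\item[(a)] If $X$ is infinite, there is an almost additive sequence with bounded variation on $X$ whose unique invariant Gibbs measure is not an invariant Gibbs measure for any $f\in C(X)$.
\item[(b)] If $X$ is finite, then for every almost additive $\mathcal F$ with bounded variation there is a constant function $f$ satisfying \eqref{eq:sublinear} for which the invariant Gibbs measure of $\mathcal F$ is an invariant Gibbs measure.
\end{enumerate}
\end{theorem}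

Bounded error is out of reach in general, but every error rate that tends to infinity is attained. This needs neither symbolic structure nor bounded variation; Birkhoff sums are now taken with respect to a map $T$.

\begin{theorem}\label{thm:rate}
Let $T:X\to X$ be a continuous map of a compact metric space, and let $a_n\in C(X)$ satisfy $\|a_{n+m}-a_n-a_m\circ T^n\|_\infty\le C$ for all $n,m\ge1$. For every nondecreasing unbounded $\varphi:\mathbb N\to[0,\infty)$ there is $f\in C(X)$ with $\|a_n-S_nf\|_\infty\le\varphi(n)$ for all large $n$.
\end{theorem}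

\begin{corollary}\label{cor:rate}
Let $\mathcal F$ be almost additive with bounded variation on a subshift $X$ with weak specification, let $\mu$ be its invariant Gibbs measure, and let $\varphi:\mathbb N\to[0,\infty)$ be nondecreasing and unbounded. There is $f\in C(X)$ satisfying \eqref{eq:sublinear} with
\[
e^{-\varphi(n)}\le\frac{\mu([x_0\dots x_{n-1}])}{\exp(-nP(f)+S_nf(x))}\le e^{\varphi(n)}\qquad\text{for all }x\in X\text{ and all large }n.
\]
\end{corollary}

A bounded $\varphi$ is not allowed in either statement. In Theorem~\ref{thm:rate} it would give \eqref{eq:bounded}, since each single norm $\|a_n-S_nf\|_\infty$ is finite, and by Lemma~\ref{lem:compare} this contradicts Theorem~\ref{thm:example}. In Corollary~\ref{cor:rate} it would make $\mu$ a Gibbs measure for $f$, since for each single $n$ the ratio is bounded above and away from $0$; this contradicts Theorem~\ref{thm:classify}(a) on every infinite $X$.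

Of the three facts only (A) is used below. Section~\ref{sec:reduce} reduces the Problem to \eqref{eq:bounded}. Section~\ref{sec:lifts} builds almost additive sequences from lifts of circle homeomorphisms, and Section~\ref{sec:warmup} shows the obstruction for potentials that depend on one coordinate. Sections~\ref{sec:stretch} and~\ref{sec:obstruction} prove Theorem~\ref{thm:example}, Section~\ref{sec:general} proves Theorem~\ref{thm:classify}, and Section~\ref{sec:rate}, which does not use Sections~\ref{sec:lifts}--\ref{sec:general}, proves Theorem~\ref{thm:rate} and Corollary~\ref{cor:rate}.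

\section{Reduction to bounded approximation}\label{sec:reduce}

Recall Fekete's lemma: if real numbers $b_k$ satisfy $b_{k+l}\le b_k+b_l$ for $k,l\ge1$, then $\lim_kb_k/k$ exists and equals $\inf_kb_k/k\in[-\infty,\infty)$.

It shows that the pressure of an almost additive sequence is a well-defined real number. Let $Z_n=\sum_{|w|=n}\sup_{[w]}e^{a_n}$. If $x\in[uv]$ with $|u|=n$, $|v|=m$, then $x\in[u]$ and $\sigma^nx\in[v]$, so $Z_{n+m}\le e^CZ_nZ_m$ and $\log Z_n+C$ is subadditive. The limit is finite because $a_n\ge-n(\|a_1\|_\infty+C)$ by induction on $n$. Fekete's lemma also settles the case of a one-point space.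

\begin{lemma}\label{lem:fekete}
If real numbers $b_k$ satisfy $|b_{k+l}-b_k-b_l|\le C$ for $k,l\ge1$, then $\omega=\lim_kb_k/k$ exists in $\mathbb R$ and $|b_k-k\omega|\le C$ for all $k\ge1$.
\end{lemma}

\begin{proof}
Both $b_k+C$ and $C-b_k$ are subadditive. Hence $\omega$ exists, and $\omega\le(b_k+C)/k$ and $-\omega\le(C-b_k)/k$ for every $k$.
\end{proof}

\begin{lemma}\label{lem:compare}
Let $\mathcal F=(a_n)$ be almost additive on a subshift $X$, let $\mu$ be an invariant Gibbs measure for $\mathcal F$ with constant $K$, and let $f\in C(X)$.
\begin{enumerate}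
\item[(i)] Put $\varepsilon_n=\|a_n-S_nf\|_\infty$. If $\varepsilon_n/n\to0$, then $P(f)=P(\mathcal F)$ and
\[
K^{-1}e^{-\varepsilon_n}\le\frac{\mu([x_0\dots x_{n-1}])}{\exp(-nP(f)+S_nf(x))}\le Ke^{\varepsilon_n}\qquad(n\ge1,\ x\in X).
\]
In particular, if $f$ satisfies \eqref{eq:bounded}, then it satisfies \eqref{eq:sublinear} and $\mu$ is an invariant Gibbs measure for $f$.
\item[(ii)] If $\mu$ is an invariant Gibbs measure for $f$, then $f+P(\mathcal F)-P(f)$ satisfies \eqref{eq:bounded}.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) The sums that define $P(f)$ and $P(\mathcal F)$ differ by a factor between $e^{-\varepsilon_n}$ and $e^{\varepsilon_n}$, so the pressures agree. The denominators in the two Gibbs ratios then differ by a factor in the same range.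

(ii) Let $K'$ be the Gibbs constant for $f$. The number $\log\mu([x_0\dots x_{n-1}])$ is within $\log K$ of $-nP(\mathcal F)+a_n(x)$ and within $\log K'$ of $-nP(f)+S_nf(x)$. Hence $|a_n(x)-S_nf(x)-n(P(\mathcal F)-P(f))|\le\log K+\log K'$.
\end{proof}

If $f$ satisfies \eqref{eq:sublinear} and $\mu$ is Gibbs for $f$, then (i) gives $P(f)=P(\mathcal F)$ and (ii) gives \eqref{eq:bounded}; conversely \eqref{eq:bounded} gives both properties by (i). Moreover, by (ii), if no continuous function satisfies \eqref{eq:bounded}, then $\mu$ is Gibbs for no continuous function at all. From here on the measure plays no role: we look for sequences that are not within bounded distance of any Birkhoff sums.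

\section{Almost additive sequences from lifts of circle homeomorphisms}\label{sec:lifts}

We need a source of sequences in which the failure of additivity is bounded for a structural reason but is not small. Let $H$ be the group of increasing homeomorphisms $h$ of $\mathbb R$ with $h(t+1)=h(t)+1$; these are the lifts of the orientation-preserving homeomorphisms of the circle $\mathbb R/\mathbb Z$. Products in $H$ are compositions. The \emph{displacement} $\Delta_h(t)=h(t)-t$ is continuous and $1$-periodic, and it adds up along an orbit:
\begin{equation}\label{eq:compose}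
\Delta_{hh'}(t)=\Delta_h(h'(t))+\Delta_{h'}(t).
\end{equation}
Its dependence on the starting point is bounded by a constant that is the same for all $h\in H$:
\begin{equation}\label{eq:osc}
|\Delta_h(t)-\Delta_h(u)|\le1\qquad(t,u\in\mathbb R).
\end{equation}
Indeed, by periodicity we may assume $u\le t<u+1$; then $h(t)-h(u)$ and $t-u$ both lie in $[0,1]$, and $\Delta_h(t)-\Delta_h(u)$ is their difference.

The maps $g_0,g_1$ of Theorem~\ref{thm:example} belong to $H$, because they commute with $t\mapsto t+1$ and $g_1'(t)=1+\frac12\cos2\pi t\ge\frac12$. Put $\alpha=\sqrt2$ and let $\Gamma$ be the semigroup of all nonempty products of $g_0$ and $g_1$. The fixed points of $g_1$ are the points of $\frac12\mathbb Z$, and for $k\in\mathbb Z$ we have $g_1(t)>t$ on $(k,k+\frac12)$ and $g_1(t)<t$ on $(k-\frac12,k)$. Each of these intervals is mapped to itself, and a bounded monotone orbit converges to a fixed point, so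
\begin{equation}\label{eq:dyn}
g_1^n(t)\uparrow k+\tfrac12\ \text{ for }t\in(k,k+\tfrac12),\qquad g_1^n(t)\downarrow k-\tfrac12\ \text{ for }t\in(k-\tfrac12,k).
\end{equation}
On the circle, $g_1$ repels from $0$ and attracts to $\frac12$.

On a general subshift the map to be applied will depend on more than one letter. Let $X$ be a subshift, let $L\ge1$, and let $G:X\to\{\mathrm{id},g_0,g_1\}$ be such that $G(x)$ depends only on $x_0\dots x_{L-1}$. Put $G_0(x)=\mathrm{id}$ and
\[
G_n(x)=G(x)\,G(\sigma x)\cdots G(\sigma^{n-1}x),\qquad a_n(x)=G_n(x)(0)=\Delta_{G_n(x)}(0)\qquad(n\ge1).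
\]
We call $G$ a \emph{cocycle with window $L$}. Then $G_{n+m}(x)=G_n(x)\,G_m(\sigma^nx)$, so later coordinates act first. The map $G_n(\sigma^ix)$, which we call the product of $G$ over the positions $i,\dots,i+n-1$ of $x$, is determined by $x_i\dots x_{i+n+L-2}$.

\begin{lemma}\label{lem:cocycle}
The functions $a_n$ are continuous, and $(a_n)$ is almost additive with $C=1$ and has bounded variation. If $L=1$, one can take $M=1$.
\end{lemma}

\begin{proof}
Each $a_n$ depends on finitely many coordinates, hence is continuous. With $u=a_m(\sigma^nx)$ we have $a_{n+m}(x)=G_n(x)(u)$, so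
\[
a_{n+m}(x)-a_m(\sigma^nx)-a_n(x)=\Delta_{G_n(x)}(u)-\Delta_{G_n(x)}(0),
\]
and \eqref{eq:osc} gives $C=1$.

Let $\kappa=\sup_{i,t}|\Delta_{g_i}(t)|<\infty$; by \eqref{eq:compose}, $|G_n(x)(0)|\le n\kappa$ for all $n\ge0$. Let $x,y$ agree on the coordinates $0,\dots,n-1$. If $n<L$, then $|a_n(x)-a_n(y)|\le2(L-1)\kappa$. If $n\ge L$, put $n_1=n-L+1$. Then $G_{n_1}(x)=G_{n_1}(y)=h$, say, and $a_n(x)=h(u)$, $a_n(y)=h(u')$ with $u=G_{L-1}(\sigma^{n_1}x)(0)$ and $u'=G_{L-1}(\sigma^{n_1}y)(0)$. By \eqref{eq:osc}, $|h(u)-h(u')|\le|u-u'|+1\le2(L-1)\kappa+1$. If $L=1$, then $a_n$ depends only on $x_0\dots x_{n-1}$ and $M=1$ works.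
\end{proof}

\begin{remark}\label{rem:section}
One way to obtain \eqref{eq:bounded} is to choose starting points consistently. Suppose $\theta:X\to\mathbb R/\mathbb Z$ is continuous and $G(x)$ maps $\theta(\sigma x)$ to $\theta(x)$ on the circle. Then $f(x)=\Delta_{G(x)}(\theta(\sigma x))$ is continuous, \eqref{eq:compose} gives $S_nf(x)=\Delta_{G_n(x)}(\theta(\sigma^nx))$, and $\|a_n-S_nf\|_\infty\le1$ by \eqref{eq:osc}. For instance, if $\sqrt2$ in Theorem~\ref{thm:example} is replaced by an integer, $\theta\equiv0$ works. If $g_1$ is replaced by a translation, $a_n$ is itself a Birkhoff sum. So neither generator can be replaced by an arbitrary element of $H$.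
\end{remark}

\section{Potentials that depend on one coordinate}\label{sec:warmup}

Let $X$, $a_n$ be as in Theorem~\ref{thm:example}, and suppose that \eqref{eq:bounded} holds for a function of the form $f(x)=c_{x_0}$. We derive a contradiction twice: first by computing, then by an argument that extends to all continuous $f$.

\emph{By computation.} At the fixed point $0^\infty$ we have $a_n=n\sqrt2$, and at $1^\infty$ we have $a_n=g_1^n(0)=0$. So $c_0=\sqrt2$ and $c_1=0$. Let $h=g_1^lg_0$. Since $1<\sqrt2<\frac{29}{20}$, the points $\frac12+\sqrt2$ and $\frac{11}{20}+\sqrt2$ lie in $(\frac32,2)$, where the orbits of $g_1$ decrease to $\frac32$ by \eqref{eq:dyn}. Hence $h(\frac12)>\frac32$, and $h(\frac{11}{20})<\frac{31}{20}$ if $l$ is large. For such $l$ there is $t_0$ between $\frac12$ and $\frac{11}{20}$ with $h(t_0)=t_0+1$, and then $h^k(t_0)=t_0+k$. At the periodic point $x$ that repeats the word $1^l0$ from position $0$, the value $a_{k(l+1)}(x)=\Delta_{h^k}(0)$ is within $1$ of $k$ by \eqref{eq:osc}, whereas $S_{k(l+1)}f(x)=k\sqrt2$. The difference is unbounded.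

This computation works because $f$ is determined by two numbers. A general continuous function is not, so we want an argument in which the values of $f$ cancel.

\emph{By extremality.} For a nonempty word $z=z_0\dots z_{k-1}$ put $g_z=g_{z_0}\cdots g_{z_{k-1}}$ and define the error
\[
E(z,t)=\Delta_{g_z}(t)-(c_{z_0}+\dots+c_{z_{k-1}}).
\]
It is $1$-periodic in $t$, it is bounded by \eqref{eq:bounded} and \eqref{eq:osc}, and \eqref{eq:compose} gives $E(zz',t)=E(z,g_{z'}(t))+E(z',t)$. Let $E^+$ and $E^-$ be its supremum and infimum over all $z$ and $t$. Fix $\varepsilon>0$ and choose $(U,\tau)$ and $(V,\tau')$ with $E(U,\tau)>E^+-\varepsilon$ and $E(V,\tau')<E^-+\varepsilon$. Put $\zeta=g_V(\tau')$. Let $z$ be any nonempty word and let $\xi$ satisfy $g_z(\xi)-\tau\in\mathbb Z$. Then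
\begin{align*}
E^+&\ge E(Uz,\xi)=E(U,\tau)+E(z,\xi)>E^+-\varepsilon+E(z,\xi),\\
E^-&\le E(zV,\tau')=E(z,\zeta)+E(V,\tau')<E(z,\zeta)+E^-+\varepsilon .
\end{align*}
So $E(z,\xi)<\varepsilon$ and $E(z,\zeta)>-\varepsilon$: next to a block whose error is almost maximal no further positive error fits, and next to one whose error is almost minimal no further negative error fits. In the difference the sum of the $c_{z_i}$ cancels:
\[
\Delta_{g_z}(\xi)-\Delta_{g_z}(\zeta)<2\varepsilon\qquad\text{whenever }g_z(\xi)-\tau\in\mathbb Z .
\]
The points $\tau$ and $\zeta$ are fixed and we know nothing about them, but $z$ is free. It therefore suffices to find $\gamma\in\Gamma$ whose displacement at a preimage of $\tau+\mathbb Z$ exceeds its displacement at $\zeta$ by a fixed amount, independent of $\tau$ and $\zeta$. Lemma~\ref{lem:stretch2} with $\lambda=\rho=\mathrm{id}$ gives such a $\gamma$ with excess more than $\frac12$, which is a contradiction for $\varepsilon=\frac14$.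

\section{Stretching an arc around the circle}\label{sec:stretch}

A high power of $g_1$ stretches a short arc around the repelling point $0$ over almost the whole circle, with both ends near $\frac12$. The irrational translation moves any given short arc over $0$ before the stretching, and moves the ends near any given point afterwards.

\begin{lemma}\label{lem:stretch1}
For all $t,u\in\mathbb R$ and $\eta>0$ there are $\gamma\in\Gamma$ and $k\in\mathbb Z$ with
\[
u+k-1<\gamma(t)<u+k-1+\eta,\qquad\gamma(t+\eta)>u+k .
\]
\end{lemma}

\begin{proof}
Let $\eta_0=\min(\eta,\frac12)$. Since $\alpha$ is irrational, the positive multiples of $\alpha$ are dense in $\mathbb R/\mathbb Z$, and so are the negative ones. Choose $l,j\ge1$ and $a,b\in\mathbb Z$ with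
\[
t'=t+l\alpha-a\in(-\eta_0,0),\qquad u'=u-j\alpha-b\in\bigl(\tfrac12-\tfrac{\eta_0}2,\tfrac12\bigr).
\]
Then $t'\in(-\frac12,0)$ and $t'+\eta_0\in(0,\frac12)$. By \eqref{eq:dyn}, for large $n$ we have $g_1^n(t'+\eta_0)>u'$ and $-\frac12<g_1^n(t')<-\frac12+\frac{\eta_0}2$. Since $u'-1<-\frac12$ and $u'-1+\eta_0>-\frac12+\frac{\eta_0}2$, this gives $u'-1<g_1^n(t')<u'-1+\eta_0$.

Put $\gamma=g_0^jg_1^ng_0^l$ and $k=a-b$. As $g_1$ commutes with integer translations, $\gamma(t)=g_1^n(t')+a+j\alpha$ and $\gamma(t+\eta_0)=g_1^n(t'+\eta_0)+a+j\alpha$, while $u'+a+j\alpha=u+k$. Adding $a+j\alpha$ to the inequalities above gives the claim with $\eta_0$ in place of $\eta$, and this suffices because $\eta_0\le\eta$ and $\gamma$ is increasing.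
\end{proof}

For a general continuous potential the free word will be surrounded by buffer words that we cannot choose. They contribute fixed factors $\lambda$ and $\rho$ on the two sides of $\gamma$. Since these are fixed before $\gamma$, their continuity lets the stretching pass through them.

\begin{lemma}\label{lem:stretch2}
Let $\lambda,\rho\in H$ and $\tau,\zeta\in\mathbb R$. There are $\gamma\in\Gamma$ and $\xi\in\mathbb R$ such that $\Phi=\lambda\gamma\rho$ satisfies
\[
\Phi(\xi)-\tau\in\mathbb Z,\qquad\Delta_\Phi(\xi)-\Delta_\Phi(\zeta)>\tfrac12 .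
\]
\end{lemma}

\begin{proof}
Let $t=\rho(\zeta)$ and $u=\lambda^{-1}(\tau)$. Choose $0<\eta\le1$ with $\lambda(u+\eta)<\tau+\frac14$ and $\rho^{-1}(t+\eta)<\zeta+\frac14$. Take $\gamma,k$ from Lemma~\ref{lem:stretch1} and put $\xi=\rho^{-1}\gamma^{-1}(u+k)$. Then $\Phi(\xi)=\lambda(u+k)=\tau+k$. Since $\eta\le1$, we have $\gamma(t)<u+k<\gamma(t+\eta)$, so $t<\gamma^{-1}(u+k)<t+\eta$ and $\zeta<\xi<\zeta+\frac14$. Also
\[
\Phi(\zeta)=\lambda(\gamma(t))<\lambda(u+k-1+\eta)<\tau+k-1+\tfrac14 .
\]
Hence $\Phi(\xi)-\Phi(\zeta)>\frac34$ while $\xi-\zeta<\frac14$.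
\end{proof}

\section{The obstruction for continuous potentials}\label{sec:obstruction}

The argument of Section~\ref{sec:warmup} requires that between any two allowed words we can insert a word that realizes any element of $\Gamma$, up to factors fixed in advance.

\begin{definition}\label{def:control}
A cocycle $G$ with window $L$ on a subshift $X$ has the \emph{control property} if for all nonempty allowed words $U,V$ with $|V|\ge L$ and every integer $j$ with $0\le j\le|U|$ there are $\lambda,\rho\in H$ such that, for every $\gamma\in\Gamma$, there is a word $z$ with $UzV$ allowed and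
\[
G_{|U|+|z|-j}(\sigma^jx)=\lambda\gamma\rho\qquad\text{for every }x\in[UzV].
\]
\end{definition}

The left side is the product of $G$ from position $j$ of $U$ to the end of $z$. The point is that $\lambda$ and $\rho$ do not depend on $\gamma$.

\begin{proposition}\label{prop:key}
If $G$ has the control property, then no $f\in C(X)$ satisfies \eqref{eq:bounded} for $a_n(x)=G_n(x)(0)$.
\end{proposition}

The new difficulty is that $S_nf(x)$ depends on all coordinates of $x$, so a block with almost extremal error may lose this property when it is glued into another point. The lengths of the two blocks are fixed first, so uniform continuity provides buffers that preserve their errors up to $\varepsilon$. No such control is available, or needed, for the long middle block: its Birkhoff sum is one number, which cancels.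

\begin{proof}
Suppose $|a_n-S_nf|\le K_0$ on $X$ for all $n\ge1$.

\emph{Step 1: extremal blocks.} For $x\in X$, $n\ge1$, $t\in\mathbb R$ let $E_n(x,t)=\Delta_{G_n(x)}(t)-S_nf(x)$. This is $1$-periodic in $t$, it satisfies $|E_n(x,t)|\le K_0+1$ by \eqref{eq:osc}, and \eqref{eq:compose} gives
\begin{equation}\label{eq:error}
E_{n+m}(x,t)=E_n\bigl(x,G_m(\sigma^nx)(t)\bigr)+E_m(\sigma^nx,t).
\end{equation}
Let $E^+$ and $E^-$ be the supremum and infimum of $E_n(x,t)$ over all $x,n,t$, and let $\varepsilon=\frac18$. Choose $(x,n,\tau)$ and $(y,n',\tau')$ with $E_n(x,\tau)>E^+-\varepsilon$ and $E_{n'}(y,\tau')<E^-+\varepsilon$, and put $\zeta=G_{n'}(y)(\tau')$.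

\emph{Step 2: buffers.} Choose $R\ge L$ such that $f$ varies by less than $\varepsilon/\max(n,n')$ between points that agree on all coordinates $i$ with $|i|\le R$. Let $R_-=R$ if $X$ is two-sided and $R_-=0$ if $X$ is one-sided. Suppose $x'\in X$ agrees with $x$ on $[-R_-,n+R)$. For $0\le i<n$ the points $\sigma^ix'$ and $\sigma^ix$ agree on $[-R_-,R]$, so $|S_nf(x')-S_nf(x)|<\varepsilon$; and $G_n(x')=G_n(x)$ because $R\ge L$. The same holds for $y$, $n'$. Therefore
\begin{align}
E_n(x',\tau)&>E^+-2\varepsilon&&\text{if $x'$ agrees with $x$ on }[-R_-,n+R),\label{eq:bufx}\\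
E_{n'}(y',\tau')&<E^-+2\varepsilon&&\text{if $y'$ agrees with $y$ on }[-R_-,n'+R),\label{eq:bufy}
\end{align}
and in the second case $G_{n'}(y')(\tau')=\zeta$.

\emph{Step 3: gluing.} Let $U=x_{-R_-}\dots x_{n+R-1}$, $V=y_{-R_-}\dots y_{n'+R-1}$ and $j=R_-+n$. Take $\lambda,\rho$ from the control property. Let $\rho_V$ be the product of $G$ over the first $R_-$ positions of $V$; it is determined by $V$ because $|V|\ge R_-+L$. Apply Lemma~\ref{lem:stretch2} to $\lambda$, $\rho\rho_V$, $\tau$, $\zeta$ to get $\gamma$ and $\xi$, and let $z$ be the word that the control property gives for this $\gamma$. Take a point of $[UzV]$ and let $x^*$ be its image under $\sigma^{R_-}$, so that $UzV$ occurs in $x^*$ starting at coordinate $-R_-$. Put $m=R+|z|+R_-$ and $N=n+m$; see Figure~\ref{fig:layout}. Then $x^*$ agrees with $x$ on $[-R_-,n+R)$, and $\sigma^Nx^*$ agrees with $y$ on $[-R_-,n'+R)$. Position $j$ of $U$ is coordinate $n$ of $x^*$ and $|U|+|z|-j=R+|z|$, so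
\[
\Phi:=G_m(\sigma^nx^*)=\lambda\gamma\rho\rho_V,\qquad\Phi(\xi)-\tau\in\mathbb Z,\qquad\Delta_\Phi(\xi)-\Delta_\Phi(\zeta)>\tfrac12 .
\]

\emph{Step 4: two tests of the middle block.} Apply \eqref{eq:error} to the coordinates $[0,N)$ with starting point $\xi$. By periodicity and \eqref{eq:bufx},
\[
E^+\ge E_N(x^*,\xi)=E_n(x^*,\tau)+E_m(\sigma^nx^*,\xi)>E^+-2\varepsilon+E_m(\sigma^nx^*,\xi).
\]
Apply \eqref{eq:error} to the coordinates $[n,N+n')$ with starting point $\tau'$. By \eqref{eq:bufy},
\[
E^-\le E_{m+n'}(\sigma^nx^*,\tau')=E_m(\sigma^nx^*,\zeta)+E_{n'}(\sigma^Nx^*,\tau')<E_m(\sigma^nx^*,\zeta)+E^-+2\varepsilon .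
\]
So $E_m(\sigma^nx^*,\xi)<2\varepsilon$ and $E_m(\sigma^nx^*,\zeta)>-2\varepsilon$. Both errors contain the same term $S_mf(\sigma^nx^*)$, and subtracting gives $\Delta_\Phi(\xi)-\Delta_\Phi(\zeta)<4\varepsilon=\frac12$, contrary to Step~3.
\end{proof}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.95,font=\scriptsize]
\draw (0,0)--(11.7,0);
\foreach \x/\y in {0/{-R_-},1.2/{0},3/{n},4.2/{n+R},7.3/{N-R_-},8.5/{N},10.3/{N+n'},11.7/{N+n'+R}}
  \draw (\x,0.08)--(\x,-0.08) node[below] {$\y$};
\draw[<->] (0,0.4)--node[above] {$U$} (4.2,0.4);
\draw[<->] (4.2,0.4)--node[above] {$z$} (7.3,0.4);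
\draw[<->] (7.3,0.4)--node[above] {$V$} (11.7,0.4);
\draw[<->] (1.2,-0.8)--node[below] {error near $E^+$} (3,-0.8);
\draw[<->] (3,-0.8)--node[below] {middle block, product $\Phi$} (8.5,-0.8);
\draw[<->] (8.5,-0.8)--node[below] {error near $E^-$} (10.3,-0.8);
\draw[<->] (1.2,-1.6)--node[below] {compared with $E^+$, starting point $\xi$} (8.5,-1.6);
\draw[<->] (3,-2.4)--node[below] {compared with $E^-$, starting point $\tau'$} (10.3,-2.4);
\end{tikzpicture}
\caption{Coordinates of the glued point $x^*$ in the proof of Proposition~\ref{prop:key}. The words $U$ and $V$ are the two almost extremal blocks with their buffers, and $z$ is the inserted word. The middle block $[n,N)$ is tested once together with the block on its left and once together with the block on its right. In the one-sided case $R_-=0$.}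
\label{fig:layout}
\end{figure}

The bound \eqref{eq:bounded} is used only to make $E^\pm$ finite. Continuity of $f$ is used only in Step~2, and the statement fails for bounded functions that are not assumed continuous (Remark~\ref{rem:tychonoff}).

\begin{proof}[Proof of Theorem~\ref{thm:example}]
The full shift has weak specification with empty gap words. Take $G(x)=g_{x_0}$, a cocycle with window $L=1$ whose sequence $a_n$ is the one in the theorem. Lemma~\ref{lem:cocycle} gives $C=1$ and $M=1$, and fact (A) gives the unique invariant Gibbs measure $\mu$. The control property holds: let $\lambda$ be the product of the maps $g_i$ over the letters of $U$ at positions $\ge j$ (the identity if $j=|U|$), let $\rho=\mathrm{id}$, and for $\gamma=g_{i_1}\cdots g_{i_k}$ let $z=i_1\dots i_k$. By Proposition~\ref{prop:key} no continuous function satisfies \eqref{eq:bounded}, and by Lemma~\ref{lem:compare}(ii) the measure $\mu$ is Gibbs for no $f\in C(X)$.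
\end{proof}

\section{Subshifts with weak specification}\label{sec:general}

\subsection{Infinite subshifts}

We need two words that can be concatenated freely and whose boundaries can be recognized locally, so that they can play the roles of the letters $0$ and $1$. Weak specification alone does not give free concatenation, since the gap word depends on what is being joined. A pair of words with the fewest possible gap words removes this dependence.

\begin{lemma}\label{lem:sync}
Let $X$ have weak specification. There is a nonempty allowed word $s$ such that for all words $b,c$,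
\begin{equation}\label{eq:sync}
bs\text{ and }sc\text{ allowed}\ \Longrightarrow\ bsc\text{ allowed}.
\end{equation}
\end{lemma}

\begin{proof}
For nonempty allowed $u,v$ let $W(u,v)$ be the set of words $w$ with $|w|\le p$ and $uwv$ allowed. It is finite and nonempty. If $bu$ and $vc$ are allowed, then $W(bu,vc)\subset W(u,v)$, since $uwv$ is a factor of $buwvc$. Choose $(u,v)$ with $|W(u,v)|$ minimal, choose $w\in W(u,v)$, and put $s=uwv$. If $bs$ and $sc$ are allowed, so are their factors $bu$ and $vc$. By minimality $W(bu,vc)=W(u,v)\ni w$, so $buwvc=bsc$ is allowed.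
\end{proof}

Fix $s$ with \eqref{eq:sync}. A \emph{return word} is a nonempty word $r$ such that $rs$ is allowed and $s$ occurs in $rs$ exactly at the positions $0$ and $|r|$. Let $\mathcal R$ be the set of return words. If two consecutive occurrences of $s$ in an allowed word start at $i<i'$, then the factor $r$ on $[i,i')$ is a return word, because $rs$ is the factor on $[i,i'+|s|)$.

\begin{lemma}\label{lem:returns}
\begin{enumerate}
\item[(i)] For $r_1,\dots,r_k\in\mathcal R$, the word $r_1\cdots r_ks$ is allowed, and $s$ occurs in it exactly at the positions $0,|r_1|,|r_1r_2|,\dots,|r_1\cdots r_k|$.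
\item[(ii)] If $X$ is infinite, then $|\mathcal R|\ge2$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) The case $k=1$ is the definition. Let $k\ge2$. By induction $r_2\cdots r_ks$ is allowed and has the form $sc$. Since $r_1s$ is allowed, \eqref{eq:sync} shows that $r_1sc=r_1\cdots r_ks$ is allowed. An occurrence of $s$ that starts at a position $<|r_1|$ lies inside the prefix $r_1s$, so it starts at $0$, and $s$ does occur there. The other occurrences are those in $r_2\cdots r_ks$.

(ii) Some word $sws$ is allowed and contains two occurrences of $s$, so $\mathcal R\ne\emptyset$. Suppose $\mathcal R=\{r\}$. Let $v$ be allowed. Two applications of weak specification give an allowed word $swvw's$. It begins and ends with $s$, and cutting it at the occurrences of $s$ shows that it equals $r^ks$ for some $k\ge1$. Since $rs$ begins with $s$, the word $r^{i+1}s$ begins with $r^is$, so every $r^is$ begins with $s$; for $i|r|\ge|s|$ this means that $r^i$ begins with $s$. Thus $r^ks$ is a prefix of $rrr\dots$, and $v$ is a factor of this sequence of period $|r|$. So there are at most $|r|$ allowed words of each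 length. But $|r|+1$ distinct points of $X$ would be pairwise distinct on some finite window and would give $|r|+1$ allowed words of one length. Hence $X$ is finite.
\end{proof}

\begin{example}
Let $X\subset\{0,1\}^{\mathbb Z}$ consist of the sequences without the factor $11$. It has weak specification with $w=0$, the word $s=0$ satisfies \eqref{eq:sync}, and $\mathcal R=\{0,01\}$. With $r_0=0$ and $r_1=01$, the cocycle defined below applies $g_0$ where $00$ begins, $g_1$ where $010$ begins, and the identity at each letter $1$.
\end{example}

\begin{proof}[Proof of Theorem~\ref{thm:classify}(a)]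
Fix $r_0\ne r_1$ in $\mathcal R$ and let $L=\max(|r_0s|,|r_1s|)$. Put $G(x)=g_i$ if $x_0x_1\dots$ begins with $r_is$ ($i=0,1$), and $G(x)=\mathrm{id}$ otherwise. This is well defined: if $x_0x_1\dots$ begins with $r_is$, then $|r_i|$ is the position of the second occurrence of $s$ in $x_0x_1\dots$, and this determines $r_i$. So $G$ is a cocycle with window $L$.

Consider an occurrence of $r_{i_1}\cdots r_{i_k}s$ in a point of $X$, and a position inside $r_{i_1}\cdots r_{i_k}$. If the block $r_{i_q}$ starts there, then $r_{i_q}s$ starts there by Lemma~\ref{lem:returns}(i), and $G=g_{i_q}$. Otherwise $s$ does not start there, so neither $r_0s$ nor $r_1s$ does, and $G=\mathrm{id}$. Hence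
\begin{equation}\label{eq:read}
\text{the product of $G$ over the positions of }r_{i_1}\cdots r_{i_k}\text{ is }g_{i_1}\cdots g_{i_k}.
\end{equation}

We verify the control property. Let $U,V,j$ be given with $|V|\ge L$. Choose $w,w'$ with $Uws$ and $sw'V$ allowed, and $m\ge1$ with $|r_0^m|\ge L$. For $\gamma=g_{i_1}\cdots g_{i_k}$ put
\[
z=w\,r_0^m\,r_{i_1}\cdots r_{i_k}\,s\,w'.
\]
The word $r_0^mr_{i_1}\cdots r_{i_k}s$ is allowed and begins with $s$, so \eqref{eq:sync} with $b=Uw$ shows that $Uwr_0^mr_{i_1}\cdots r_{i_k}s$ is allowed. A second use of \eqref{eq:sync}, with $c=w'V$, shows that $UzV$ is allowed. The block $r_0^m$ shields the left part from the choice of $\gamma$: since $G$ reads only $L$ coordinates, the product over the positions $\ge j$ of $Uw$ is an element $\lambda_0\in H$ determined by $Uwr_0^m$ and $j$. The product over the positions of $sw'$ is an element $\rho\in H$ determined by $sw'V$, since $|V|\ge L$. By \eqref{eq:read} the product over $r_0^mr_{i_1}\cdots r_{i_k}$ is $g_0^m\gamma$. So the control property holds with $\lambda=\lambda_0g_0^m$ and $\rho$, which do not depend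 on $\gamma$.

By Lemma~\ref{lem:cocycle} and fact (A), the sequence $a_n(x)=G_n(x)(0)$ is almost additive with bounded variation and has a unique invariant Gibbs measure. Proposition~\ref{prop:key} and Lemma~\ref{lem:compare}(ii) complete the proof.
\end{proof}

The hypothesis that $X$ is infinite enters only through Lemma~\ref{lem:returns}(ii), which supplies one return word for each generator.

\subsection{Finite subshifts}

\begin{proof}[Proof of Theorem~\ref{thm:classify}(b)]
\emph{The shift is a cyclic permutation of $X$.} First, $\sigma$ is onto. In the two-sided case this is part of the definition. In the one-sided case let $x\in X$ and let $e$ be an allowed letter. For each $n$ some word $ewx_0\dots x_{n-1}$ is allowed, so $\beta_nx_0\dots x_{n-1}$ is allowed for some letter $\beta_n$. One letter $\beta$ occurs for infinitely many $n$, and points of the cylinders $[\beta x_0\dots x_{n-1}]$ converge to $\beta x_0x_1\dots$, which lies in $X$ and is mapped to $x$. As $X$ is finite, $\sigma$ is a permutation, and $\sigma^D=\mathrm{id}$ for some $D\ge1$. Every point has period $D$ and is determined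 by its coordinates $0,\dots,D-1$. Given $x,y\in X$, choose $w$ with $x_0\dots x_{D-1}\,w\,y_0\dots y_{D-1}$ allowed and a point $x'$ in its cylinder. Then $x'=x$ and $\sigma^{D+|w|}x'=y$. So $\sigma$ has a single cycle; let $d$ be its length.

\emph{The growth rate is constant.} Since $\sigma^dx=x$, the numbers $b_k=a_{kd}(x)$ satisfy the hypothesis of Lemma~\ref{lem:fekete}, so there is $\omega(x)$ with $|a_{kd}(x)-k\omega(x)|\le C$ for all $k\ge1$. The value $a_{kd+1}(x)$ is within $C$ of $a_1(x)+a_{kd}(\sigma x)$ and within $C$ of $a_{kd}(x)+a_1(\sigma^{kd}x)=a_{kd}(x)+a_1(x)$. Hence $|a_{kd}(x)-a_{kd}(\sigma x)|\le2C$ for all $k$, so $\omega(x)=\omega(\sigma x)$, and $\omega$ is constant on the cycle $X$.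

Let $c=\omega/d$. For $n=kd$ we have $\|a_n-nc\|_\infty\le C$. For $n=kd+r$ with $k\ge1$ and $1\le r<d$, almost additivity gives $\|a_n-nc\|_\infty\le2C+\|a_r-rc\|_\infty$. So $f\equiv c$ satisfies \eqref{eq:bounded}, and Lemma~\ref{lem:compare}(i) applies.
\end{proof}

\section{Approximation with any unbounded error}\label{sec:rate}

Let $T:X\to X$ be a continuous map of a compact metric space, $S_nf=\sum_{i=0}^{n-1}f\circ T^i$ and $S_0f=0$. In the two lemmas, $(b_n)_{n\ge1}$ is a sequence in $C(X)$ with $\|b_{n+m}-b_n-b_m\circ T^n\|_\infty\le C$ for all $n,m\ge1$.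

If $b_n=S_nf$, then $b_l-b_{l-1}\circ T=f$ for every $l$. In general these differences depend on $l$, and they telescope only when $l$ decreases by one at each step along the orbit. Averaging over a long range of $l$ makes this shift of index negligible.

\begin{lemma}\label{lem:horizon}
Let $\Lambda=\|b_1\|_\infty+C$. For every $m\ge1$ there is $\bar c\in C(X)$ with $\|\bar c\|_\infty\le\Lambda$ and $\|b_n-S_n\bar c\|_\infty\le C+1$ for $1\le n\le m$.
\end{lemma}

\begin{proof}
Put $b_0=0$ and $c_l=b_l-b_{l-1}\circ T$ for $l\ge1$. Then $c_1=b_1$, and $c_l$ is within $C$ of $b_1$ for $l\ge2$, so $\|c_l\|_\infty\le\Lambda$. Choose an integer $J\ge m+\Lambda m^2$ and let $\bar c=\frac1J\sum_{l=J+1}^{2J}c_l$. Fix $1\le n\le m$ and $x\in X$. For $J<l\le2J$ we have $l-n\ge1$, and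
\[
\sum_{i=0}^{n-1}c_{l-i}(T^ix)=\sum_{i=0}^{n-1}\bigl(b_{l-i}(T^ix)-b_{l-i-1}(T^{i+1}x)\bigr)=b_l(x)-b_{l-n}(T^nx)
\]
is within $C$ of $b_n(x)$. For $0\le i<n$ the sums $\sum_{l=J+1}^{2J}c_l(T^ix)$ and $\sum_{l=J+1}^{2J}c_{l-i}(T^ix)$ have all but $i$ terms each in common, so they differ by at most $2i\Lambda$. Summing over $i$ and dividing by $J$,
\[
|S_n\bar c(x)-b_n(x)|\le C+\frac1J\sum_{i=0}^{n-1}2i\Lambda\le C+\frac{\Lambda n^2}J\le C+1 .\qedhere
\]
\end{proof}

\begin{remark}\label{rem:tychonoff}
Let $\mathcal K_m$ be the set of all functions $\psi:X\to[-\Lambda,\Lambda]$ with $|b_n(x)-S_n\psi(x)|\le C+1$ for all $x\in X$ and $n\le m$. These sets decrease, are nonempty by Lemma~\ref{lem:horizon}, and are closed in the product space $[-\Lambda,\Lambda]^X$, which is compact by Tychonoff's theorem. So some bounded function works for all $n$. For the sequences of Proposition~\ref{prop:key} no such function is continuous.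
\end{remark}

The functions $\bar c$ for different horizons need not be uniformly close to each other, so we build $f$ as a sum of corrections with summable norms. Suppose $b_n$ is already bounded by $B$ for $n\le\ell$. Then the average of $\bar c$ over $\ell$ steps of the orbit has norm of order $B/\ell$, and its Birkhoff sums differ from those of $\bar c$ only by boundary terms of order $B$.

\begin{lemma}\label{lem:small}
Let $\ell\ge1$ and $B\ge\max_{1\le i\le\ell}\|b_i\|_\infty$. For every $m\ge\ell$ there is $\psi\in C(X)$ with
\[
\|\psi\|_\infty\le\frac{B+C+1}\ell,\qquad\|b_n-S_n\psi\|_\infty\le2B+3C+3\quad(1\le n\le m).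
\]
\end{lemma}

\begin{proof}
Take $\bar c$ from Lemma~\ref{lem:horizon} and let $\psi=\frac1\ell S_\ell\bar c$. For $0\le i\le\ell$ we have $\|S_i\bar c\|_\infty\le B+C+1$, which gives the bound on $\|\psi\|_\infty$. Splitting $S_{n+i}\bar c(x)$ in two ways gives $S_n\bar c(T^ix)=S_n\bar c(x)+S_i\bar c(T^nx)-S_i\bar c(x)$, so
\[
S_n\psi(x)=\frac1\ell\sum_{i=0}^{\ell-1}S_n\bar c(T^ix)=S_n\bar c(x)+\frac1\ell\sum_{i=0}^{\ell-1}\bigl(S_i\bar c(T^nx)-S_i\bar c(x)\bigr).
\]
Hence $\|S_n\psi-S_n\bar c\|_\infty\le2(B+C+1)$, and adding the error $C+1$ of $\bar c$ gives the bound for $n\le m$.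
\end{proof}

Each correction extends the horizon as far as we like and roughly doubles the bound. The bounds can thus be fixed in advance, and the horizons can be taken so sparse that $\varphi$ overtakes them.

\begin{proof}[Proof of Theorem~\ref{thm:rate}]
Let $B_0=\|a_1\|_\infty$ and $B_{k+1}=2B_k+3C+3$. Since $\varphi(n)\to\infty$, we can choose integers $1=\ell_0<\ell_1<\cdots$ with
\[
\frac{B_j+C+1}{\ell_j}\le\frac{2^{-j}}{\ell_{j-1}},\qquad\varphi(\ell_j)\ge2B_{j+1}+C+2\qquad(j\ge1).
\]
We construct $f^{(k)}\in C(X)$ such that $b^{(k)}_n=a_n-S_nf^{(k)}$ satisfies $\|b^{(k)}_n\|_\infty\le B_k$ for $n\le\ell_k$. Start with $f^{(0)}=0$. The sequence $(b^{(k)}_n)_n$ is almost additive with the same constant $C$, because Birkhoff sums are additive. Lemma~\ref{lem:small} with $\ell=\ell_k$, $B=B_k$, $m=\ell_{k+1}$ gives $\psi_k$ with $\|\psi_k\|_\infty\le(B_k+C+1)/\ell_k$, and $f^{(k+1)}=f^{(k)}+\psi_k$ satisfies $\|b^{(k+1)}_n\|_\infty\le B_{k+1}$ for $n\le\ell_{k+1}$.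

For $j\ge1$ we have $\|\psi_j\|_\infty\le2^{-j}/\ell_{j-1}$, so $f=\sum_{j\ge0}\psi_j$ converges uniformly and is continuous. Let $k\ge2$ and $\ell_{k-1}<n\le\ell_k$. Since $\ell_k\|\psi_k\|_\infty\le B_k+C+1$ and $\ell_k\|\psi_j\|_\infty\le2^{-j}$ for $j>k$,
\[
\|a_n-S_nf\|_\infty\le B_k+\ell_k\sum_{j\ge k}\|\psi_j\|_\infty\le2B_k+C+2\le\varphi(\ell_{k-1})\le\varphi(n).
\]
This covers all $n>\ell_1$.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:rate}]
The function $\varphi_1(n)=\frac12\min(\varphi(n),\log n)$ is nonnegative, nondecreasing and unbounded. Theorem~\ref{thm:rate} gives $f\in C(X)$ with $\varepsilon_n=\|a_n-S_nf\|_\infty\le\varphi_1(n)$ for large $n$. Then $\varepsilon_n\le\frac12\log n$ gives \eqref{eq:sublinear}, and by Lemma~\ref{lem:compare}(i) the ratio lies between $K^{-1}e^{-\varepsilon_n}$ and $Ke^{\varepsilon_n}$. For large $n$ both $\log K$ and $\varepsilon_n$ are at most $\frac12\varphi(n)$.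
\end{proof}

\begin{thebibliography}{9}

\bibitem{problem}
``1 Introduction'',
\texttt{https://www.cambridge.org/\allowbreak core/\allowbreak product/\allowbreak F29B43B8B8332ADA8E3A757FEA28FBEB/\allowbreak core-reader}

\end{thebibliography}
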